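\title{The equational theory of ordinal arithmetic below $\varepsilon_0$ is not finitely axiomatizable}

\begin{abstract}
We consider the identities that hold for addition, multiplication and exponentiation of ordinals below $\varepsilon_0$, with constants $0$ and $1$. The fourteen familiar laws of ordinal arithmetic do not imply all of them, and no finite set of true identities does. The obstruction is the family of one-variable identities $(\bar p\cdot x+x)+x=(x+\bar p\cdot x)+x$, where $p$ is an odd prime and $\bar p$ is the numeral $1+\dots+1$; it is present already for $+$, $\cdot$ and $1$. In contrast, the identities of addition with $0$ and $1$ have a basis of five identities.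
\end{abstract}

\section{Introduction}

The ordinal $\varepsilon_0=\sup\{\omega,\omega^\omega,\omega^{\omega^\omega},\dots\}$, regarded as the set of all smaller ordinals, is closed under ordinal addition, multiplication and exponentiation. We write $\exp$ for the binary operation $(x,y)\mapsto x^y$, with $x^0=1$ for all $x$ (so $0^0=1$) and $0^y=0$ for $y>0$. The \emph{equational theory} of $(\varepsilon_0;+,\cdot,\exp,0,1)$ is the set of all identities $s=t$ between terms that hold under every assignment of ordinals below $\varepsilon_0$ to the variables. The following question was posed in \cite{problem}. Does every identity of this theory follow, by equational logic, from the fourteen identities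
\begin{equation}\label{eq:list}
\begin{gathered}
x+0=x,\qquad 0+x=x,\qquad (x+y)+z=x+(y+z),\\
x\cdot0=0,\qquad 0\cdot x=0,\qquad x\cdot1=x,\qquad 1\cdot x=x,\qquad (x\cdot y)\cdot z=x\cdot(y\cdot z),\\
x\cdot(y+z)=x\cdot y+x\cdot z,\\
x^0=1,\qquad x^1=x,\qquad 1^x=1,\qquad x^y\cdot x^z=x^{y+z},\qquad (x^y)^z=x^{y\cdot z}\ ?
\end{gathered}
\end{equation}
If not, is there any finite set of true identities from which all the others follow?

The list \eqref{eq:list} is what remains of the school laws of arithmetic after one deletes those that fail for ordinals. Both commutative laws fail, since $1+\omega=\omega\neq\omega+1$ and $2\cdot\omega=\omega\neq\omega\cdot2$. Right distributivity fails, since $(1+1)\cdot\omega=\omega\ne\omega+\omega$. The law $(x\cdot y)^z=x^z\cdot y^z$ fails, since $(2\cdot2)^\omega=\omega\neq\omega^2=2^\omega\cdot2^\omega$. It is a natural first guess that what survives is a basis. But a law that fails can leave true consequences behind. The sums $x+y$ and $y+x$ differ only in terms of small order, and a large enough summand added on the right absorbs the difference.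

\begin{theorem}\label{thm:A}
The identities \eqref{eq:list} do not axiomatize the equational theory of $(\varepsilon_0;+,\cdot,\exp,0,1)$. For instance, $x+y+x+y=y+x+x+y$ and $x\cdot0^x=0$ are true in $\varepsilon_0$, but neither follows from \eqref{eq:list}.
\end{theorem}

The second guess is that a few more identities repair the list. For addition alone this is correct. In sums without parentheses any bracketing may be chosen, since associativity is among the axioms.

\begin{theorem}\label{thm:C}
Let $\lambda\ge\omega^2$ be an ordinal closed under $+$, for example $\lambda=\varepsilon_0$. The equational theory of $(\lambda;+,0,1)$ is axiomatized by associativity, $x+0=x$, $0+x=x$, and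
\begin{align*}
(S)\qquad & x+y+z+x+w+y=y+x+z+x+w+y,\\
(S_1)\qquad & 1+x+w+x=x+1+w+x .
\end{align*}
The equational theory of $(\lambda;+,0)$ is axiomatized by the same identities without $(S_1)$.
\end{theorem}

With multiplication the second guess fails as well. For $k\ge1$ let $\bar k$ be the closed term $(\cdots(1+1)+\cdots)+1$ with $k$ ones. For a term $l$ let $V(l)$ be the set of all values taken by subterms of $l$ (including $l$) under assignments of the variables into $\{0,1,2\}$. Since $l$ has finitely many subterms and variables, $V(l)$ is a finite set of natural numbers. It records which numbers $l$ can name when only $0$, $1$ and $2$ are supplied from outside.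

\begin{theorem}\label{thm:B}
The equational theory of $(\varepsilon_0;+,\cdot,\exp,0,1)$ is not finitely axiomatizable. More generally, let $\{+,\cdot,1\}\subseteq L\subseteq\{+,\cdot,\exp,0,1\}$, and let $A$ be the $L$-structure on an ordinal $\lambda>\omega$ closed under the operations of $L$, or on all ordinals. For an odd prime $p$ let
\[
J_p:\qquad(\bar p\cdot x+x)+x=(x+\bar p\cdot x)+x .
\]
\begin{enumerate}
\item Each $J_p$ is true in $A$.
\item If $E$ is a set of identities true in $A$ and $p\notin V(l)\cup V(r)$ for every $(l=r)\in E$, then $E\nvdash J_p$.
\end{enumerate}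
\end{theorem}

The first sentence of the theorem is a case of the following consequence of (1) and (2).

\begin{corollary}\label{cor:B}
Let $L$ and $A$ be as in Theorem~\ref{thm:B}. Every set of identities that axiomatizes the equational theory of $A$ contains, for each odd prime $p$, an identity with a subterm that takes the value $p$ under some assignment into $\{0,1,2\}$. No such set is finite. In particular $(\varepsilon_0;+,\cdot,1)$ already has no finite equational basis.
\end{corollary}

\begin{proof}
An axiomatization $E$ proves $J_p$ by (1), so by (2) some identity $l=r$ of $E$ has $p\in V(l)\cup V(r)$. If $E$ were finite, the union of the sets $V(l)\cup V(r)$ would be finite and would miss all large primes.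
\end{proof}

So multiplication is what destroys finite axiomatizability. Section~\ref{sec:prelim} recalls the facts that we use. Sections~\ref{sec:A} and~\ref{sec:C} prove Theorems~\ref{thm:A} and~\ref{thm:C}. Section~\ref{sec:idea} shows the idea behind Theorem~\ref{thm:B} on an example, Sections~\ref{sec:red} and~\ref{sec:model} construct a structure $M_p$ in which $J_p$ fails, and Section~\ref{sec:main} shows that $M_p$ satisfies the identities allowed in part (2).

\section{Equational logic and ordinal arithmetic}\label{sec:prelim}

\subsection*{Equational logic}
Terms of a signature $L$ are built from a countably infinite set $\mathrm{Var}$ of variables and the constants of $L$ by the operations of $L$; a term without variables is \emph{closed}. If $B$ is an $L$-structure and $\tau\colon\mathrm{Var}\to B$, then $t^\tau$ is the value of the term $t$ under $\tau$; when $B$ consists of ordinals we write $t(\beta)$ for the value under $\beta$. An identity $s=t$ is \emph{true} in $B$ if $s^\tau=t^\tau$ for all $\tau$. We write $E\vdash s=t$ if $s=t$ can be obtained from $E$ by reflexivity, symmetry, transitivity, substitution of terms for variables, and replacement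 of a subterm by a term already proved equal to it. These rules are sound: if $E\vdash s=t$, then $s=t$ is true in every structure in which $E$ is true. Hence one model of $E$ in which $s=t$ fails shows $E\nvdash s=t$. We use two routine facts. If $h\colon B\to C$ is a homomorphism, then
\begin{equation}\label{eq:hom}
h(t^\tau)=t^{\,h\circ\tau}.
\end{equation}
If $\theta$ is a congruence of $B$, that is, an equivalence relation compatible with the operations, then $s=t$ is true in $B/\theta$ if and only if $s^\tau\mathrel\theta t^\tau$ for all $\tau\colon\mathrm{Var}\to B$.

\subsection*{Ordinal arithmetic}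
Juxtaposition denotes the ordinal product, so $2\omega=\omega$ and $\omega2=\omega+\omega$. The identities \eqref{eq:list} are the standard laws and hold for all ordinals. We also use these textbook facts.
\begin{itemize}
\item \emph{Growth.} $\xi+\eta\ge\xi,\eta$; if $\xi,\eta\ge1$ then $\xi\eta\ge\xi,\eta$; if $\xi\ge2$ and $\eta\ge1$ then $\xi^\eta\ge\xi,\eta$.
\item \emph{Leading power.} Every $\xi>0$ has the form $\omega^ea+\rho$ with $0<a<\omega$ and $\rho<\omega^e$; we call $\omega^e$ its leading power.
\item \emph{Absorption.} If $\rho<\omega^e\le T$ then $\rho+T=T$. Also $d\omega=\omega$ for $1\le d<\omega$.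
\item \emph{Finite part.} Every $\xi$ is uniquely $\omega\beta+f$ with $f<\omega$. We put $\operatorname{fp}(\xi)=f$; it is $0$ exactly when $\xi$ is $0$ or a limit ordinal.
\end{itemize}
The first lemma says when two summands may be exchanged.

\begin{lemma}\label{lem:swap}
If $T\ge\xi$ and $T\ge\eta$, then $\xi+\eta+T=\eta+\xi+T$.
\end{lemma}

\begin{proof}
If $\xi$ or $\eta$ is $0$ there is nothing to prove. Otherwise write $\xi=\omega^ea+\rho$ and $\eta=\omega^{e'}b+\rho'$ with leading powers $\omega^e$, $\omega^{e'}$. If $e=e'$, absorption gives $\xi+\eta=\omega^e(a+b)+\rho'$ and $\eta+\xi=\omega^e(a+b)+\rho$; since $T\ge\omega^e$ we have $\rho+T=T=\rho'+T$, so both sides equal $\omega^e(a+b)+T$. If $e<e'$, then $\xi<\omega^{e'}\le\eta\le T$, so $\xi+\eta=\eta$ and $\xi+T=T$, and both sides equal $\eta+T$. The case $e>e'$ is symmetric.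
\end{proof}

The proof of Theorem~\ref{thm:B} compares ordinals only through their finite parts, which obey the following rules.

\begin{lemma}\label{lem:fp}
\begin{enumerate}
\item[(a)] If $\xi$ is infinite, $\operatorname{fp}(\eta+\xi)=\operatorname{fp}(\xi)$. If $\xi$ is finite, $\operatorname{fp}(\eta+\xi)=\operatorname{fp}(\eta)+\xi$.
\item[(b)] If $1\le d<\omega$ and $f<\omega$, then $d(\omega\beta+f)=\omega\beta+df$.
\item[(c)] If $\eta$ is infinite and $1\le n<\omega$, then $\operatorname{fp}(\eta n)=\operatorname{fp}(\eta)$.
\item[(d)] If $\eta$ and $\xi$ are infinite, then $\operatorname{fp}(\eta\xi)$ is $\operatorname{fp}(\eta)$ if $\operatorname{fp}(\xi)>0$, and $0$ if $\operatorname{fp}(\xi)=0$.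
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Let $\eta=\omega\gamma+g$ and $\xi=\omega\beta+f$ with $f,g<\omega$. If $\beta\ge1$, then $g$ is absorbed and $\eta+\xi=\omega(\gamma+\beta)+f$. If $\beta=0$, then $\eta+\xi=\omega\gamma+(g+f)$.
(b) $d(\omega\beta+f)=(d\omega)\beta+df$.
(c) $\eta n=\eta(n-1)+\eta$; apply (a).
(d) Let $\xi=\omega\beta+h$ with $h<\omega$. If $h>0$, then $\eta\xi=\eta\omega\beta+\eta h$, and (a) and (c) apply. If $h=0$, then $\xi$ is a limit ordinal; the map $\zeta\mapsto\eta\zeta$ is strictly increasing and continuous, so $\eta\xi$ is a limit ordinal too.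
\end{proof}

\begin{lemma}\label{lem:linsum}
Let $c_1,\dots,c_k$ be positive integers. Then
\[
c_1\xi+\dots+c_k\xi=
\begin{cases}
(c_1+\dots+c_k)\,\xi & \text{if $\xi$ is finite},\\
\omega\beta k+c_kn & \text{if $\xi=\omega\beta+n$ with $\beta\ge1$, $n<\omega$.}
\end{cases}
\]
Two sequences of positive integers define the same function on the ordinals, or on the ordinals $\xi$ with $2\le\xi\le\omega+1$, if and only if they have the same length, the same sum and the same last entry.
\end{lemma}

\begin{proof}
For infinite $\xi$ we have $c_i\xi=\omega\beta+c_in$ by Lemma~\ref{lem:fp}(b), and for $i<k$ the finite part $c_in$ is absorbed by the next $\omega\beta$. The formula depends only on the length, the sum and the last entry. Conversely, the value at $2$ gives the sum, and the value $\omega k+c_k$ at $\omega+1$ gives the length and the last entry.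
\end{proof}

\section{Two identities that the list misses}\label{sec:A}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
Lemma~\ref{lem:swap} with $T=x+y$ gives $x+y+x+y=y+x+x+y$. The identity $x\cdot0^x=0$ holds because the first factor is $0$ when $x=0$ and the second is $0$ when $x>0$.

\emph{The first identity does not follow.} It holds because later summands absorb earlier ones, so we try a structure in which earlier summands absorb later ones. On $N=\{0,1,a\}$ define
\begin{itemize}
\item $u+v=u$ if $u\neq0$, and $0+v=v$;
\item $0\cdot u=u\cdot0=0$, $1\cdot u=u\cdot1=u$, and $a\cdot a=a$;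
\item $u^0=1$, and $u^v=u$ if $v\ne0$.
\end{itemize}
A sum is its first nonzero summand, or $0$ if there is none, so $+$ is associative with unit $0$. The product is the minimum for the order $0<a<1$, which gives the five laws in the second line of \eqref{eq:list}, shows $u\cdot u=u$, and shows that a product of nonzero elements is nonzero. For $x\cdot(y+z)=x\cdot y+x\cdot z$: if $x=0$ both sides are $0$; if $y=0$ both are $x\cdot z$; if $x,y\neq0$ then $x\cdot y\neq 0$ and both are $x\cdot y$. The laws $x^0=1$, $x^1=x$, $1^x=1$ hold by definition. For $x^y\cdot x^z=x^{y+z}$: if $y=0$ both sides are $x^z$; if $z=0$ both are $x^y$; otherwise $y+z\neq0$ and the law reads $x\cdot x=x$. For $(x^y)^z=x^{y\cdot z}$: if $y=0$ or $z=0$ both sides are $1$; otherwise $y\cdot z\ne0$ and both are $x$. Thus $N$ satisfies \eqref{eq:list}. At $x=1$, $y=a$ we get $x+y+x+y=1$ and $y+x+x+y=a$.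

\emph{The second identity does not follow.} The term $0^y$ behaves like a negation of $y$, and $x\cdot0^x=0$ like the law that $x$ and its negation are incompatible. So we take a third truth value that is its own negation. On the chain $0<a<1$ let $0'=1$, $a'=a$, $1'=0$, and put
\[
x+y=\max(x,y),\qquad x\cdot y=\min(x,y),\qquad x^y=\max(x,y').
\]
The first three lines of \eqref{eq:list} are laws of a chain with least element $0$ and greatest element $1$. Next, $x^0=\max(x,1)=1$, $x^1=\max(x,0)=x$ and $1^x=1$. The map $y\mapsto y'$ reverses the order, so it exchanges $\max$ and $\min$, and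
\begin{gather*}
x^{y+z}=\max(x,\min(y',z'))=\min(\max(x,y'),\max(x,z'))=x^y\cdot x^z,\\
(x^y)^z=\max(x,y',z')=\max(x,\min(y,z)')=x^{y\cdot z}.
\end{gather*}
But $a\cdot0^a=\min(a,a)=a\neq0$.
\end{proof}

\section{Addition alone}\label{sec:C}

The axioms $(S)$ and $(S_1)$ express one rule: two adjacent summands may be exchanged if each of them that is a variable occurs again further to the right. With $z=w=0$, $(S)$ becomes the first identity of Theorem~\ref{thm:A}. We show that the rule is sound and that what it cannot change is visible in the values of the term.

\begin{proof}[Proof of Theorem~\ref{thm:C}]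
\emph{Truth.} $(S)$ is Lemma~\ref{lem:swap} with $T=z+x+w+y\ge x,y$. For $x=0$ both sides of $(S_1)$ are $1+w$; for $x\ge1$ apply Lemma~\ref{lem:swap} to $1$ and $x$ with $T=w+x\ge x\ge1$.

\emph{Invariants.} Modulo associativity and the two laws for $0$, a term is a word whose letters are variables and $1$, with $0$ as the empty word. Let $u=v$ be true in $\lambda$. For a letter $b$ let $\#_b(u)$ be the number of its occurrences in $u$. When each variable $b$ is given a value $m_b<\omega$, the value of $u$ is $\sum_b\#_b(u)m_b+\#_1(u)$. As the $m_b$ are arbitrary, $u$ and $v$ have the same letter counts. Now let $a$ be a variable that occurs in $u$, and let $u_a$ be the part of $u$ after the last occurrence of $a$. Give $a$ the value $\omega$, which lies in $\lambda$, and the other variables values $m_b<\omega$. Every finite summand to the left of an $\omega$ is absorbed, so the value of $u$ is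
\[
\omega\cdot\#_a(u)+\sum_{b\ne a}\#_b(u_a)m_b+\#_1(u_a).
\]
Hence $u_a$ and $v_a$ have the same letter counts. The last $a$ precedes the last $b$ in $u$ exactly when $b$ occurs in $u_a$, so the last occurrences of the variables come in the same order $a_1,\dots,a_k$ in both words:
\[
u=U_0a_1U_1a_2\cdots a_kU_k,\qquad v=V_0a_1V_1a_2\cdots a_kV_k ,
\]
where the displayed $a_i$ are the last occurrences, and $U_i,V_i$ are words in the letters $a_{i+1},\dots,a_k,1$. (For $u=x1yxy1$ we have $U_0=x1y$, $a_1=x$, $U_1$ empty, $a_2=y$, $U_2=1$.) Since $u=U_0a_1u_{a_1}$, $u_{a_i}=U_ia_{i+1}u_{a_{i+1}}$ for $1\le i<k$, and $u_{a_k}=U_k$, and likewise for $v$, subtraction shows that $U_i$ and $V_i$ have the same letter counts for every $i$.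

\emph{Derivation.} The words $U_k$ and $V_k$ consist of the same number of $1$'s, so they are equal. Let $i<k$. It suffices to show that two adjacent distinct letters of $U_i$ can be exchanged, because such exchanges turn $U_i$ into any rearrangement of it, in particular into $V_i$, and leave the rest of the word as it is. Let the two letters be variables $x,y$. Their last occurrences lie to the right of $U_i$; name the letters so that the last $x$ precedes the last $y$. Then the word has the form $PxyZxWyQ$ or $PyxZxWyQ$, with $Z$, $W$ possibly empty, and $(S)$ with $z=Z$, $w=W$ proves these two words equal. If the letters are $1$ and a variable $x$, the word is $P1xWxQ$ or $Px1WxQ$, and $(S_1)$ applies. So $u=v$ is derivable. If the letter $1$ is not available, $(S_1)$ is never used.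
\end{proof}

An ordinal $\lambda>\omega$ closed under $+$ contains all $\omega n$, so the hypothesis $\lambda\ge\omega^2$ only says that $\omega\in\lambda$. It is needed: $x+y=y+x$ is true for $\lambda=\omega$, and it does not follow from the axioms, which hold in $\varepsilon_0$.

\section{The identities $J_p$ and the idea of the proof}\label{sec:idea}

Part (1) of Theorem~\ref{thm:B} is a case of Lemma~\ref{lem:linsum}: the two sides of $J_p$ are the functions given by the sequences $(p,1,1)$ and $(1,p,1)$, which have the same length, sum and last entry. The third summand is needed, since $p\xi+\xi=\omega2+1$ and $\xi+p\xi=\omega2+p$ at $\xi=\omega+1$.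

The identity $J_p$ is the instance $y=\bar p$ of $(y\cdot x+x)+x=(x+y\cdot x)+x$, and this general identity is false: at $y=\omega$, $x=n\ge1$ the sides are $\omega n+2n$ and $\omega n+n$. So $J_p$ holds because $p$ is finite. A short identity cannot spell out the numeral $\bar p$ for large $p$. It can reach $\bar p$, or a large part of it, only through a variable, and being true in $A$ it must remain true when that variable is set to $\omega$.

To see how this is used, follow a derivation that starts from $G=(\bar p\cdot x+x)+x$, and suppose for the moment that every term met is a sum $c_1x+c_2x+c_3x$ written with numerals. By Lemma~\ref{lem:linsum} the sequence is $(c_1,c_2,1)$ with $c_1+c_2=p+1$, and to reach the right side of $J_p$ some step must change $(p,1,1)$ into another such sequence. A step inside a proper subterm such as $\bar p\cdot x+x$ cannot do so, because a sequence of length at most $2$ is determined by its length, sum and last entry. So the step rewrites the whole term, from $l\sigma$ to $r\sigma$, where $l=r$ is an axiom and $\sigma$ is a substitution.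

\begin{example}\label{ex:idea}
Let $l=((y+1)\cdot x+x)+x$, $r=(y\cdot x+\bar2\cdot x)+x$, $\sigma(x)=x$ and $\sigma(y)=\overline{p-1}$. Then $l\sigma=G$, the sequence of $r\sigma$ is $(p-1,2,1)$, and $l\sigma=r\sigma$ is true. But $l=r$ is not available as an axiom. At $y=\omega$, $x=n\ge 1$,
\[
l=(\omega+1)n+n+n=\omega n+1+2n,\qquad r=\omega n+2n+n=\omega n+3n .
\]
These agree for $n=1$ and differ for $n\ge2$. The finite part is a linear function of $n$. Its constant term depends on how $\bar p$ was cut up and carries no information. Its slope is the sum of the coefficients to the right of the place where $\omega$ entered: $1+1$ for $l$ and $2+1$ for $r$.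
\end{example}

In general the slope is $2$ on the left, and on the right it is one of $0$, $1$, $c_2+1$. Equality forces $c_2=1$, so the sequence $(p,1,1)$ is preserved. Three points need care.
\begin{itemize}
\item A derivation may pass through terms such as $(G+0)\cdot1^y$, and $\sigma$ may send variables to $0$ or $1$, so that $l\sigma$ is $G$ only after simplification. We build these simplifications into an algebra of reduced terms (Section~\ref{sec:red}).
\item We must know all reduced terms that define the same function as $G$, including terms with products and powers (Section~\ref{sec:model}).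
\item Not every constant may be replaced by $\omega$. In $\bar p\cdot x+x\cdot z$ with $\sigma(z)=1+1$, setting $z=\omega$ would destroy the finite part. Constants of value $2$ therefore keep their value. This, with the first point, is why $V$ is defined with $\{0,1,2\}$.
\end{itemize}
We argue with a model, which spares us an induction on derivations. From now on $L$, $A$ and the odd prime $p$ are fixed, ``term'' means $L$-term, and all clauses about powers are to be omitted if $\exp\notin L$. Since $\omega\in A$ and $A$ is closed under $+$, all ordinals below $\omega^2$ lie in $A$.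

\section{Reduced terms}\label{sec:red}

Let $\mathrm{Red}$, the set of \emph{reduced terms}, be the least set of terms that contains $1$ and all variables, contains $s+t$ whenever $s,t\in\mathrm{Red}$, and contains $s\cdot t$ and $s^t$ whenever $s,t\in\mathrm{Red}\setminus\{1\}$. Subterms of reduced terms are reduced. Let $\mathcal R=\mathrm{Red}\cup\{0\}$, where $0$ is a new symbol if $0\notin L$. We make $\mathcal R$ an $L$-structure, with the constants interpreted by themselves and with these operations:
\begin{itemize}
\item $a\oplus0=a$, $0\oplus b=b$, and otherwise $a\oplus b$ is the term $a+b$;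
\item $a\otimes b=0$ if $a$ or $b$ is $0$, $a\otimes1=a$, $1\otimes b=b$, and otherwise $a\otimes b$ is the term $a\cdot b$;
\item $a\uparrow0=1$, $0\uparrow b=0$ for $b\neq0$, $1\uparrow b=1$, $a\uparrow1=a$, and otherwise $a\uparrow b$ is the term $a^b$.
\end{itemize}
We call the clauses other than ``otherwise'' the \emph{simplification rules}. The rule $0\uparrow b=0$ is false if $b$ is a variable with value $0$. It is correct when the variables have values at least $2$, and this is how $\mathcal R$ should be read. An assignment $\beta\colon\mathrm{Var}\to A$ is \emph{large} if $\beta(v)\ge2$ for all $v$.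

\begin{lemma}\label{lem:eval}
Let $\beta$ be a large assignment and $s\in\mathrm{Red}$.
\begin{enumerate}
\item[(a)] $s(\beta)\ge1$, and $s(\beta)\ge2$ if $s\neq1$.
\item[(b)] $s(\beta)\ge\beta(v)$ for each variable $v$ of $s$.
\item[(c)] On integers $\ge2$, $s$ is strictly increasing in each variable that occurs in it.
\item[(d)] The map $\mathrm{ev}_\beta\colon\mathcal R\to A$, $a\mapsto a(\beta)$, $0\mapsto 0$, is a homomorphism.
\end{enumerate}
\end{lemma}

\begin{proof}
Parts (a)--(c) go by induction on $s$. For (a), a sum of two ordinals $\ge1$ is $\ge2$, and products and powers of ordinals $\ge2$ are $\ge4$. For (b), by (a) the growth inequalities apply at every node of $s$. For (c), the functions $a+b$ on integers $a,b\geq 1$ and $ab$, $a^b$ on integers $a,b\ge2$ are strictly increasing in each argument. For (d), each simplification rule is one of the laws \eqref{eq:list}, except $0\uparrow b=0$ for $b\neq0$, which is respected because $b(\beta)\ge1$ by (a).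
\end{proof}

\begin{lemma}\label{lem:subst}
Let $\sigma\colon\mathrm{Var}\to\mathrm{Red}\setminus\{1\}$. Then plain substitution $a\mapsto a\sigma$, with $0\sigma=0$, is a homomorphism $\mathcal R\to\mathcal R$, and $a\sigma=0$ or $a\sigma=1$ only if $a=0$ or $a=1$, respectively.
\end{lemma}

\begin{proof}
A variable goes to a reduced term other than $1$ and a compound term to a compound term, which gives the last assertion; by induction $a\sigma$ is reduced if $a$ is. The definition of each operation only asks whether an argument is $0$ or $1$, so the same clause applies to $a,b$ and to $a\sigma,b\sigma$, and substitution commutes with each clause.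
\end{proof}

For $a,a'\in\mathcal R$ write $a\equiv a'$ if $a(\beta)=a'(\beta)$ for all large $\beta$. For a closed reduced term $d$ let $|d|$ be its value, a positive integer.

\begin{lemma}\label{lem:equiv}
\begin{enumerate}
\item[(a)] $\equiv$ is a congruence of $\mathcal R$.
\item[(b)] If $l=r$ is true in $A$, then $l^\tau\equiv r^\tau$ for every $\tau\colon\mathrm{Var}\to\mathcal R$.
\item[(c)] If $a\in\{0,1\}$ and $a'\equiv a$, then $a'=a$. Equivalent reduced terms contain the same variables.
\item[(d)] The only closed reduced term of value $1$ is $1$, and the only one of value $2$ is $1+1$.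
\end{enumerate}
\end{lemma}

\begin{proof}
(a) holds because each $\mathrm{ev}_\beta$ is a homomorphism. For (b), \eqref{eq:hom} gives $l^\tau(\beta)=l(\mathrm{ev}_\beta\circ\tau)=r(\mathrm{ev}_\beta\circ\tau)=r^\tau(\beta)$. The first part of (c) is Lemma~\ref{lem:eval}(a). If $v$ occurs in $s$ and not in $s'$, then $s$ depends on $v$ by Lemma~\ref{lem:eval}(c) and $s'$ does not, so $s\not\equiv s'$. For (d), the first claim is again Lemma~\ref{lem:eval}(a). A closed term of value $2$ is not a product or a power, as these are $\ge4$, so it is a sum of two terms of value $1$.
\end{proof}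

Simplification removes subterms but creates no new values. This is the link with the sets $V(l)$.

\begin{lemma}\label{lem:V}
Let $\tau_0\colon\mathrm{Var}\to\mathcal R$ satisfy $\tau_0(v)\in\{0,1,v\}$ for all $v$. For every term $l$ and every subterm $m$ of $l^{\tau_0}$, the value $m(2,\dots,2)$ lies in $V(l)$.
\end{lemma}

\begin{proof}
We show by induction on $l$ that every subterm of $l^{\tau_0}$ is $m_0^{\tau_0}$ for some subterm $m_0$ of $l$. For the subterm $l^{\tau_0}$ itself take $m_0=l$. If $l^{\tau_0}$ is $0$, $1$ or a variable, it has no other subterm. Otherwise $l$ is compound, with immediate subterms $a,b$, and $l^{\tau_0}$ is $a^{\tau_0}$, or $b^{\tau_0}$, or a compound term with immediate subterms $a^{\tau_0},b^{\tau_0}$; in each case its proper subterms are subterms of $a^{\tau_0}$ or $b^{\tau_0}$. Now let $\beta$ be the constant assignment $2$. By \eqref{eq:hom}, $m(\beta)=m_0(\mathrm{ev}_\beta\circ\tau_0)$, and $\mathrm{ev}_\beta\circ\tau_0$ takes values in $\{0,1,2\}$.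
\end{proof}

\section{Linear terms and the structure $M_p$}\label{sec:model}

By Lemma~\ref{lem:equiv}(b), the quotient $\mathcal R/{\equiv}$ satisfies every identity true in $A$, including $J_p$. We shall split one of its elements, the class of $G$, into two. For this we need a description of that class.

Fix a variable $x$. The set $\mathrm{Lin}$ of \emph{linear terms} and the \emph{profile} $\pi(s)$ of a linear term, a finite sequence of positive integers, are defined recursively:
\begin{itemize}
\item $x\in\mathrm{Lin}$ and $\pi(x)=(1)$;
\item if $s_1,s_2\in\mathrm{Lin}$, then $s_1+s_2\in\mathrm{Lin}$ and $\pi(s_1+s_2)$ is the concatenation of $\pi(s_1)$ and $\pi(s_2)$;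
\item if $s\in\mathrm{Lin}$ and $d\ne1$ is closed and reduced, then $d\cdot s,\ s\cdot d\in\mathrm{Lin}$; the profile $\pi(d\cdot s)$ is $\pi(s)$ with each entry multiplied by $|d|$, and $\pi(s\cdot d)$ is $\pi(s)$ repeated $|d|$ times.
\end{itemize}
Linear terms are reduced and contain $x$, so the clauses do not overlap. For example, $\bar2\cdot(x+x)+x$ has profile $(2,2,1)$. The \emph{length} of a linear term is the length of its profile. From the definition, every subterm of a linear term $s$ is closed or linear, and a linear subterm has length at most that of $s$.

\begin{lemma}\label{lem:lin}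
Let $s\in\mathrm{Lin}$ with $\pi(s)=(c_1,\dots,c_k)$.
\begin{enumerate}
\item[(a)] $s(\xi)=c_1\xi+\dots+c_k\xi$ for every ordinal $\xi$.
\item[(b)] If $s'\in\mathcal R$ and $s'\equiv s$, then $s'\in\mathrm{Lin}$.
\item[(c)] A linear term $s'$ satisfies $s'\equiv s$ if and only if $\pi(s')$ and $\pi(s)$ have the same length, sum and last entry. In particular, if $s'\equiv s$ and $k\le2$, then $\pi(s')=\pi(s)$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Induction on $s$: by left distributivity and associativity, $d(c_1\xi+\dots+c_k\xi)=(dc_1)\xi+\dots+(dc_k)\xi$, and $\eta d$ is the sum of $d$ copies of $\eta$. Part (c) follows from (a) and Lemma~\ref{lem:linsum}, since $\omega+1\in A$.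

(b) By Lemma~\ref{lem:equiv}(c), $s'$ is reduced and $x$ is its only variable, and $s'(n)=Cn$ for all integers $n\ge2$, where $C=\sum c_i$. Call a reduced term $w$ with no variable other than $x$ \emph{slow} if $w(n)\le C'n$ for some constant $C'$ and all $n\ge2$. A term containing $x$ has $w(n)\ge n$ by Lemma~\ref{lem:eval}(b). So a product of two nonclosed terms is at least $n^2$, a power with nonclosed exponent is at least $2^n$, and a power with nonclosed base and closed exponent, which is at least $2$, is at least $n^2$. None of these is slow. Hence a slow term is closed, or $x$, or a sum, or a product of a closed and a nonclosed term, and in the last two cases its immediate subterms are slow, being bounded by it. By induction a slow term has $w(n)=A_wn+B_w$ with integers $A_w,B_w\ge0$. We claim that $B_w=0$ implies $w\in\mathrm{Lin}$. A closed term has $B_w=|w|\ge1$, so $w$ is not closed. If $w=a+b$, then $B_a+B_b=0$, and both summands are linear by induction. If $w$ is the product of a closed term $d$ and a nonclosed term $a$, then $|d|B_a=0$, so $a$ is linear, and $d\neq1$ because $w$ is reduced. This proves the claim, and $s'$ is slow with $B_{s'}=0$.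
\end{proof}

Let $G=(\bar p\cdot x+x)+x$, so $\pi(G)=(p,1,1)$.

\begin{lemma}\label{lem:shape}
\begin{enumerate}
\item[(a)] An element $s\in\mathcal R$ satisfies $s\equiv G$ if and only if $s$ is linear with $\pi(s)=(c_1,c_2,1)$ and $c_1+c_2=p+1$. Such an $s$ is a sum of two linear terms, and its proper linear subterms have length at most $2$.
\item[(b)] A linear term with profile $(p,1,1)$ has one of the forms
\[
(q\cdot x+x)+x,\qquad q\cdot x+(x+x),\qquad q\cdot x+x\cdot(1+1),
\]
where $q$ is a closed reduced term with $|q|=p$.
\end{enumerate}
\end{lemma}

\begin{proof}
Below, $d$ is a closed reduced term with $|d|\ge2$ and $s_0$ is linear. All entries of $\pi(d\cdot s_0)$ are at least $2$. The length of $s_0\cdot d$ is $|d|$ times that of $s_0$; if it is $2$ or $3$, then it equals $|d|$, the term $s_0$ has length $1$, and all entries of $\pi(s_0\cdot d)$ are equal.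

(a) The equivalence is Lemma~\ref{lem:lin}(b),(c). Such an $s$ is not $x$. It is not $d\cdot s_0$, since its last entry is $1$. It is not $s_0\cdot d$, since then $\pi(s)=(1,1,1)$ and $p+1=2$. So $s=s_1+s_2$ with linear $s_i$ of length at most $2$, and every proper subterm of $s$ is a subterm of $s_1$ or $s_2$.

(b) By (a) the term is $s_1+s_2$ with profiles $(p,1),(1)$ or $(p),(1,1)$. We list the linear terms with these profiles. A term of length $1$ is $x$ or $d\cdot s_0$. So profile $(1)$ gives $x$ only. Profile $(p)$ gives $q\cdot s_0$ with $\pi(s_0)=(c)$ and $|q|c=p$, $|q|\ge2$; \emph{as $p$ is prime}, $|q|=p$, $c=1$ and $s_0=x$. A term with profile $(1,1)$ is not $d\cdot s_0$, so it is $x+x$, or $x\cdot d$ with $|d|=2$, and $d=1+1$ by Lemma~\ref{lem:equiv}(d). A term with profile $(p,1)$ is not $d\cdot s_0$ (last entry $1$) and not $s_0\cdot d$ (unequal entries), so it is $q\cdot x+x$.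
\end{proof}

Let $P$ be the set of linear terms with profile $(p,1,1)$; it is contained in the $\equiv$-class of $G$. Define $a\mathrel\theta a'$ if $a\equiv a'$ and either both or neither of $a,a'$ lie in $P$. Thus $\theta$ has the same classes as $\equiv$, except that the class of $G$ is cut into $P$ and its complement. For $p=3$ this separates the profile $(3,1,1)$ from $(2,2,1)$ and $(1,3,1)$. The next lemma is the formal version of the remark that a step inside a proper subterm cannot change the profile.

\begin{lemma}\label{lem:cong}
$\theta$ is a congruence of $\mathcal R$.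
\end{lemma}

\begin{proof}
By transitivity it suffices to change one argument at a time. Let $s\mathrel\theta s'$ and $u\in\mathcal R$, and let $w,w'$ be the results of applying the same operation to $s,u$ and to $s',u$, in the same order. Then $w\equiv w'$, and by symmetry it suffices to show that $w\in P$ implies $w'\in P$. If $s\in\{0,1\}$, then $s'=s$ by Lemma~\ref{lem:equiv}(c). Otherwise $s,s'\notin\{0,1\}$, and the same clause of the definition applies to both. If it is a simplification rule, then either $(w,w')=(s,s')$ or $w=w'\in\{0,1\}$, and we are done. If not, $w$ and $w'$ are compound terms with immediate subterms $s,u$ and $s',u$. By Lemma~\ref{lem:shape}(a), $w$ is a sum, $s$ and $u$ are linear, and $s$ has length at most $2$. By Lemma~\ref{lem:lin}(b),(c), $s'$ is linear and $\pi(s')=\pi(s)$. Hence $w'$ is linear and $\pi(w')=\pi(w)$.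
\end{proof}

Let $M_p=\mathcal R/\theta$. \emph{The identity $J_p$ fails in $M_p$.} Indeed, both sides of $J_p$ are reduced terms, so under the assignment $v\mapsto v$ they evaluate in $\mathcal R$ to themselves; the left side is in $P$, and the right side has profile $(1,p,1)$ and is not. By soundness, part (2) of Theorem~\ref{thm:B} now follows from the proposition below.

\section{Identities that do not name $p$ hold in $M_p$}\label{sec:main}

\begin{proposition}\label{prop:main}
If $l=r$ is true in $A$ and $p\notin V(l)\cup V(r)$, then $l=r$ is true in $M_p$.
\end{proposition}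

Let $\tau\colon\mathrm{Var}\to\mathcal R$. We must show $l^\tau\mathrel\theta r^\tau$. By Lemma~\ref{lem:equiv}(b), $l^\tau\equiv r^\tau$. The hypotheses are symmetric in $l$ and $r$, so it suffices to assume $l^\tau\in P$ and to prove $r^\tau\in P$. By Lemma~\ref{lem:shape}(a), $r^\tau$ is linear with profile $(c_1,c_2,1)$, $c_1+c_2=p+1$, and we have to show $c_2=1$. These assumptions and the notation below are in force until the end of the proof.

\subsection*{Separating the values $0$ and $1$}
The terms $l^\tau$ and $r^\tau$ need not be substitution instances of $l$ and $r$, because simplifications occur. We perform all of them first. Let $\tau_0(v)=\tau(v)$ and $\sigma(v)=v$ if $\tau(v)\in\{0,1\}$, and let $\tau_0(v)=v$ and $\sigma(v)=\tau(v)$ otherwise. Then $\sigma$ maps into $\mathrm{Red}\setminus\{1\}$ and $\tau(v)=\tau_0(v)\sigma$ for all $v$. Put $l'=l^{\tau_0}$ and $r'=r^{\tau_0}$. By Lemma~\ref{lem:subst} and \eqref{eq:hom},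
\[
l^\tau=l'\sigma,\qquad r^\tau=r'\sigma .
\]
These terms are not $0$, so $l'$ and $r'$ are reduced. By Lemma~\ref{lem:equiv}(b),(c), $l'\equiv r'$ and they contain the same variables. By Lemma~\ref{lem:V} and the hypothesis $p\notin V(l)$,
\begin{equation}\label{eq:V}
m(2,\dots,2)\neq p\quad\text{for every subterm $m$ of $l'$.}
\end{equation}
We use repeatedly that for a reduced term $w$, either $w$ is a variable, or $w=1=w\sigma$, or $w$ is compound and $w\sigma$ has the same main operation, applied to $a\sigma$ and $b\sigma$, where $a,b$ are the immediate subterms of $w$.

\subsection*{The test assignments}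
Let $t=l'\sigma$, which has one of the three forms in Lemma~\ref{lem:shape}(b), with some $q$. If $v$ is a variable of $l'$, then $\sigma(v)$ is a subterm of $t$ other than $1$, so it is closed of value at least $2$, or it is one of $x$, $x+x$, $x\cdot(1+1)$, $q\cdot x$, $q\cdot x+x$, $t$. For each integer $n\ge2$ define $\alpha_n(v)$ by the table
\begin{center}
\begin{tabular}{l|l|l}
$\sigma(v)$ & $\pi(\sigma(v))$ & $\alpha_n(v)$\\
\hline
closed, $|\sigma(v)|=2$ & & $2$\\
closed, $|\sigma(v)|\ge3$ & & $\omega$\\
$x$ & $(1)$ & $n$\\
$x+x$ or $x\cdot(1+1)$ & $(1,1)$ & $2n$\\
$q\cdot x$ & $(p)$ & $\omega n$\\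
$q\cdot x+x$ & $(p,1)$ & $\omega n+n$\\
$t$ & $(p,1,1)$ & $\omega n+2n$
\end{tabular}
\end{center}
and let $\alpha_n(v)=2$ for the variables that do not occur in $l'$. In the linear rows, $\alpha_n(v)$ is obtained by evaluating at $x=n$ after replacing the coefficient $p$ by $\omega$. The values are at least $2$ and below $\omega^2$, so $\alpha_n$ is a large assignment in $A$, and
\begin{equation}\label{eq:equal}
l'(\alpha_n)=r'(\alpha_n)\qquad(n\ge2).
\end{equation}

\begin{lemma}\label{lem:closed}
Let $w$ be a subterm of $l'$ or $r'$.
\begin{enumerate}
\item[(a)] If $w\sigma$ is closed, then $w(\alpha_n)$ does not depend on $n$. It is infinite if some variable $v$ of $w$ has $|\sigma(v)|\ge3$, and otherwise it equals both $|w\sigma|$ and $w(2,\dots,2)$.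
\item[(b)] If $w\sigma=1+1$, then $w(\alpha_n)=2$. If $w\sigma=x$, then $w(\alpha_n)=n$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) All variables of $w$ occur in $l'$ and have closed images, so only the first two rows of the table are used. If one of them has value $\omega$, then $w(\alpha_n)\ge\omega$ by Lemma~\ref{lem:eval}(b). Otherwise $\alpha_n(v)=2=|\sigma(v)|$ for all variables $v$ of $w$.
(b) If $w\sigma=1+1$, then $w$ is a variable of the first row, or $w=a+b$ with $a\sigma=b\sigma=1$, that is, $w=1+1$ by Lemma~\ref{lem:subst}. If $w\sigma=x$, then $w$ is a variable of the third row.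
\end{proof}

\subsection*{The left side has slope $2$}

\begin{lemma}\label{lem:left}
There is $e<\omega$ such that, for all $n\ge2$, $l'(\alpha_n)$ is infinite and $\operatorname{fp}(l'(\alpha_n))=e+2n$.
\end{lemma}

\begin{proof}
We compute $w(\alpha_n)$ for subterms $w$ of $l'$, according to $w\sigma$. In each case $e$ denotes a number that does not depend on $n$.

$w\sigma=q$. If every variable $v$ of $w$ had $|\sigma(v)|=2$ (this includes the case of closed $w$), Lemma~\ref{lem:closed}(a) would give $w(2,\dots,2)=|q|=p$, against \eqref{eq:V}. So $w(\alpha_n)$ is an infinite ordinal $\mu$ independent of $n$. This is the only use of the hypothesis on $V$.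

$w\sigma=q\cdot x$. Either $w$ is a variable of value $\omega n$, or $w=a\cdot b$ with $a\sigma=q$, $b\sigma=x$, of value $\mu n$. The value is infinite with finite part $e=0$ or, by Lemma~\ref{lem:fp}(c), $e=\operatorname{fp}(\mu)$.

$w\sigma=q\cdot x+x$. Either $w$ is a variable of value $\omega n+n$, or $w=a+b$ with $a$ as in the previous case and $b$ of value $n$. The value is infinite with finite part $e+n$.

$w\sigma=x+x$ or $x\cdot(1+1)$. Either $w$ is a variable of value $2n$, or by Lemma~\ref{lem:closed}(b) its value is $n+n$ or $n\cdot2$.

$w=l'$. Either $l'$ is a variable of value $\omega n+2n$, or $l'=a+b$. If $t=(q\cdot x+x)+x$, then $a$ is infinite with finite part $e+n$ and $b$ has value $n$. In the other two forms $a$ is infinite with finite part $e$ and $b$ has value $2n$. Lemma~\ref{lem:fp}(a) gives $e+2n$.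
\end{proof}

\subsection*{The slopes available to the right side}
About $r'$ we know much less: closed subterms of $r'\sigma$ are arbitrary, and $\omega$ may enter at several places. The following invariant survives all of this. A \emph{tail sum} of $(c_1,\dots,c_k)$ is a number $\sum_{i>h}c_i$ with $1\le h\le k$, the sum of a proper, possibly empty, final segment. In particular $0$ is always a tail sum.

\begin{lemma}\label{lem:right}
Let $s$ be a subterm of $r'$ such that $s\sigma$ is linear, and let $C_s$ be the sum of $\pi(s\sigma)$. Then one of the following holds.
\begin{enumerate}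
\item[(F)] $s(\alpha_n)=C_sn$ for all $n\ge2$.
\item[(I)] There are $f_s,g_s<\omega$ such that $g_s$ is a tail sum of $\pi(s\sigma)$ and, for all $n\ge2$, $s(\alpha_n)$ is infinite with finite part $f_s+g_sn$.
\end{enumerate}
\end{lemma}

\begin{proof}
Induction on $s$. Since $s\sigma$ is linear, $s$ is not $1$ and not a power.

\emph{$s$ is a variable.} It occurs in $l'$, so it belongs to one of the five linear rows of the table. The rows $(1)$ and $(1,1)$ are of type (F). The rows $(p)$, $(p,1)$, $(p,1,1)$ are of type (I) with $f_s=0$ and $g_s=0,1,2$.

\emph{$s=a+b$.} Then $a\sigma$ and $b\sigma$ are linear and $\pi(s\sigma)$ is the concatenation of their profiles. If both are of type (F), so is $s$. If $b$ is of type (I), then by Lemma~\ref{lem:fp}(a) the finite part of $s$ is that of $b$, and a tail sum of $\pi(b\sigma)$ is a tail sum of $\pi(s\sigma)$. If $a$ is of type (I) and $b$ of type (F), the finite part is $f_a+(g_a+C_b)n$, and $g_a+C_b$ is a tail sum of $\pi(s\sigma)$.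

\emph{$s=a\cdot b$ with $a\sigma$ closed and $b\sigma$ linear.} Let $d=|a\sigma|$, so that $\pi(s\sigma)$ is $\pi(b\sigma)$ multiplied by $d$. By Lemma~\ref{lem:closed}(a), $a(\alpha_n)$ is $d$ or an infinite ordinal $\mu$ independent of $n$. Suppose it is $d$. If $b$ is of type (F), the value is $dC_bn=C_sn$. If $b$ is of type (I), the finite part is $df_b+dg_bn$ by Lemma~\ref{lem:fp}(b), and $dg_b$ is a tail sum of $\pi(s\sigma)$. Suppose it is $\mu$; then the value of $s$ is infinite. If $b$ is of type (F), the finite part is $\operatorname{fp}(\mu)$ by Lemma~\ref{lem:fp}(c). If $b$ is of type (I), then by Lemma~\ref{lem:fp}(d) the finite part is $\operatorname{fp}(\mu)$ or $0$ according to whether $f_b+g_bn>0$ or not, and this depends only on whether $f_b+g_b>0$. In both cases (I) holds with $g_s=0$.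

\emph{$s=a\cdot b$ with $a\sigma$ linear and $b\sigma$ closed.} An infinite value of $b$ would be harmful here, and this is where the short length of $G$ helps. By Lemma~\ref{lem:shape}(a), $r'\sigma$ is a sum, so the product $s\sigma$ is a proper subterm of it and has length at most $2$. Hence $|b\sigma|=2$, so $b\sigma=1+1$ by Lemma~\ref{lem:equiv}(d), and $b(\alpha_n)=2$ by Lemma~\ref{lem:closed}(b). The profile $\pi(s\sigma)$ is $\pi(a\sigma)$ written twice. If $a$ is of type (F), the value is $C_an\cdot 2=C_sn$. If $a$ is of type (I), the finite part is unchanged by Lemma~\ref{lem:fp}(c), and a tail sum of $\pi(a\sigma)$ is a tail sum of $\pi(s\sigma)$.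
\end{proof}

\begin{proof}[End of the proof of Proposition~\ref{prop:main}]
Apply Lemma~\ref{lem:right} to $s=r'$. By \eqref{eq:equal} and Lemma~\ref{lem:left} the values $r'(\alpha_n)$ are infinite, so (I) holds and $f_{r'}+g_{r'}n=e+2n$ for all $n\ge2$. Hence $g_{r'}=2$. The tail sums of $(c_1,c_2,1)$ are $0$, $1$ and $c_2+1$. Therefore $c_2=1$, $c_1=p$, and $r^\tau\in P$.
\end{proof}

If $E$ is as in part (2) of Theorem~\ref{thm:B}, then $M_p$ is a model of $E$ in which $J_p$ fails, so $E\nvdash J_p$. With part (1) and Corollary~\ref{cor:B}, this completes the proof of Theorem~\ref{thm:B}.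

\section{Remarks on the hypotheses}

\begin{remark}
The hypothesis $\lambda>\omega$ puts $\omega+1$ and the values of $\alpha_n$ into $A$. For $\lambda=\omega$ part (2) fails: the identity $x+y=y+x$ is true, it proves every $J_p$ in one step, and the sets $V$ of its sides are $\{0,\dots,4\}$. The condition on $V$ cannot simply be dropped, as $E=\{J_p\}$ shows. The prime $2$ is left out because $2\in V(l)$ as soon as $l$ contains a variable. Primality was used once, in Lemma~\ref{lem:shape}(b); the profile $(4)$, for instance, also belongs to $\bar2\cdot(\bar2\cdot x)$, which is not of the form $q\cdot x$.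
\end{remark}

\begin{remark}
Under assignments into $\{0,1,2\}$, each subterm in \eqref{eq:list} takes only values that are at most $6$ or equal to $8$ or $16$. So \eqref{eq:list} proves no $J_p$ with $p\ge7$.
\end{remark}

\begin{remark}
If $0\notin L$, the positive ordinals below $\lambda$ form an $L$-structure $A^+$, and the same proof, with $\mathrm{Red}$ in place of $\mathcal R$, gives Theorem~\ref{thm:B} for $A^+$. Indeed, $\mathrm{Red}$ is closed under $\oplus,\otimes,\uparrow$, since the value $0$ arises only from an argument $0$; the relation $\equiv$ involves only large assignments; and the truth of $l=r$ is used only in Lemma~\ref{lem:equiv}(b), at assignments $\mathrm{ev}_\beta\circ\tau$, which are positive when $\tau$ maps into $\mathrm{Red}$.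
\end{remark}

\begin{thebibliography}{1}

\bibitem{problem}
\emph{I Want To Know If There Is A Finite Set Of Identities That Characterize The Equational Theory Of The Ordinal $\varepsilon0$ Under Addition, Multiplication, Expo},
\texttt{https://math.techqa.club/\allowbreak equational-theory-of-\allowbreak varepsilon-0-\allowbreak under-the-signature-\allowbreak exp-01-3933693}.

\end{thebibliography}
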